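# Global smoothness for $\Box u=f(u)$ in ten space dimensions: Duhamel pieces sorted by frequency and age

## 1. Duhamel pieces sorted by frequency and age

Let $\Box=-\partial_t^2+\Delta$ on $\mathbf R^{1+10}$, let $f\colon\mathbf R^m\to\mathbf R^m$ be smooth, and let $u$ be a smooth solution of $\Box u=f(u)$ on $[0,T)\times\mathbf R^{10}$ with $0<T<\infty$ and initial data in $C_c^\infty$. Since $u_{tt}-\Delta u=-f(u)$, Duhamel's formula reads
$$u(t)=u_{\rm lin}(t)-\int_0^tS(\tau)\,f(u(t-\tau))\,d\tau,\qquad S(\tau)=\frac{\sin(\tau\sqrt{-\Delta})}{\sqrt{-\Delta}},\tag{1.1}$$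
where $u_{\rm lin}$ solves the free equation with the same data. The variable $\tau$ is the *age* of a contribution: how long ago the source acted. We cut (1.1) in three ways.

*By frequency.* Fix a radial $\phi_0\in C_c^\infty(\mathbf R^{10})$ with $\phi_0=1$ on $|\xi|\le1$ and $\phi_0=0$ for $|\xi|\ge2$, and put $\varphi(\xi)=\phi_0(\xi)-\phi_0(2\xi)$, supported in $\frac12\le|\xi|\le2$. For dyadic $N=1,2,4,\dots$ let $P_1$ have symbol $\phi_0(\xi)$ and, for $N\ge2$, let $P_N$ have symbol $\varphi(\xi/N)$, all in the variable $x$. Then $\sum_{N\le Q}P_N$ has symbol $\phi_0(\xi/Q)$ and $\sum_NP_N=1$. Slightly fattened radial versions $\tilde P_N$ (with symbol $\tilde\varphi(\xi/N)$, $\tilde\varphi$ supported in an annulus, for $N\ge2$) satisfy $\tilde P_NP_N=P_N$. Write $u_N=P_Nu$, $u_{\le Q}=\sum_{N\le Q}u_N$, $u_{>Q}=u-u_{\le Q}$.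

*By age.* For each $N\ge2$ let $r$ run over $r=1/N$, with $I_r=[0,1/N]$, and over $r=2^k/N<2T$, $k\ge1$, with $I_r=(r/2,r]$. These intervals are disjoint and cover $[0,T)$, and $1/N\le r\le C$. For instance, if $T=1$ and $N=8$, then $r\in\{\frac18,\frac14,\frac12,1\}$.

*By type of source.* Fix a small $\delta>0$. For $M\ge2$ let $Q=Q(M)\ge1$ be the largest dyadic number $\le M^{1-\delta}$, and split $F_M:=P_Mf(u)$ as
$$F_M=F^{(1)}_M+F^{(2)}_M,\qquad F_M^{(1)}=P_Mf(u_{\le Q}),\qquad F_M^{(2)}=P_M\bigl(f(u)-f(u_{\le Q})\bigr).$$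

**Definition (piece).** For $N\ge2$, an admissible $r$ and $i\in\{1,2\}$, the piece $\pi=(N,r,i)$, of frequency $N$, age $r$ and type $i$, is
$$u_\pi(t)=u^{(i)}_{N,r}(t)=-\int_{I_r\cap[0,t]}S(\tau)F^{(i)}_N(t-\tau)\,d\tau .$$

By construction $\tilde P_Nu_\pi=u_\pi$ and, for $N\ge2$,
$$u_N=P_Nu_{\rm lin}+\sum_r\bigl(u^{(1)}_{N,r}+u^{(2)}_{N,r}\bigr).\tag{1.2}$$
There are $O(\log M)$ frequencies $N\le M$ and $O(\log M)$ ages for each, hence $O(\log^2M)$ pieces with $N\le M$ (for large $M$).

**Example.** Let $f(u)=Bu$ with a matrix $B$. Then $f(u_{\le Q})$ has frequencies $|\xi|\le 2Q\le2M^{1-\delta}$, while $P_M$ sees only $|\xi|\ge M/2$. So $F_M^{(1)}=0$ once $M^\delta>4$. Type 1 is the part of the source in which nonlinearity turns frequencies well below $M$ into frequency $M$; in the linear case it is absent for large $M$.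

What the pieces are for is the following. We want to exclude finite time blow-up in dimension $10$ when $f$ has bounded derivatives. A solution that blows up must be unbounded, so some of its pieces must be large. We shall see that $F^{(1)}_M$ is negligible except where some piece of frequency $N\le M^{1-\delta}$ has gradient at least about $M$. So high frequencies can be fed only by low-frequency pieces of great amplitude, and amplitude is limited by energy and by dispersion. Both limits depend on the age $r$. Measuring all this by three extremal exponents gives three inequalities, and in dimension $10$ they are incompatible.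

## 2. The class of nonlinearities and the two theorems

Consider systems $\Box u=f(u)$ on $\mathbf R^{1+d}$ with $u\colon\mathbf R^{1+d}\to\mathbf R^m$, $\Box=-\partial_t^2+\sum_{i=1}^d\partial_{x_i}^2$, $f$ smooth, $f(0)=0$, all derivatives of $f$ bounded. A model is the sine-Gordon equation $\Box u=\sin u$. Given smooth data $(u(0),\partial_tu(0))$, the solution is **global smooth** if it extends to a smooth solution on $[0,\infty)\times\mathbf R^d$. It **blows up in finite time** if for some finite $T>0$ it is smooth on $[0,T)\times\mathbf R^d$ but does not extend to a smooth solution on $[0,T']\times\mathbf R^d$ for any $T'\ge T$.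

For $d\le9$, smooth solutions for all smooth data follow from work of Heinz, Pecher, Brenner and von Wahl. For every $d\ge11$ there are an $m$ (one can take $m=2$) and such an $f$ for which solutions blow up in finite time. The problem is posed in "Finite time blowup for high dimensional nonlinear wave systems with bounded smooth nonlinearity" (https://www.pith.science/p/1603.01908). These two facts leave the dimension $d=10$ between them. We use the hypothesis only in the weak form

(H) $f\in C^\infty(\mathbf R^m;\mathbf R^m)$, $f(0)=0$, and every partial derivative of $f$ of order $\ge1$ is bounded,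

so $f$ itself may be unbounded.

**Theorem 1.** Let $d=10$, $m\ge1$, let $f$ satisfy (H), and let $(u_0,u_1)$ be smooth. Then $\Box u=f(u)$, $u(0)=u_0$, $\partial_tu(0)=u_1$ has a unique smooth solution on $[0,\infty)\times\mathbf R^{10}$. In particular no finite time blow-up occurs for $d=10$.

**Theorem 2.** (i) Theorem 1 holds in every dimension $1\le d\le10$. Combined with the quoted blow-up result for $d\ge11$: all systems in the class have global smooth solutions for all smooth data if and only if $d\le10$. (ii) For $d\le10$ the same conclusion holds for $\Box u=f(t,x,u)$ if $f\in C^\infty(\mathbf R^{1+d}\times\mathbf R^m;\mathbf R^m)$ and, for each compact $K\subset\mathbf R^{1+d}$, all partial derivatives of $f$ in $(t,x,u)$ of order $\ge1$ are bounded on $K\times\mathbf R^m$.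

The simplest case by hand is that of data independent of $x$. The equation becomes the ODE $u''=-f(u)$ with $|f(u)|\le C|u|$, so $(u,u')$ grows at most exponentially. Hence growth of the nonlinearity is not the danger. The danger is the transfer of energy to high frequencies and its concentration in space.

## 3. Reduction to a bound for a compactly supported solution

From here to Section 11, $d=10$.

**Step 1: uniqueness, finite speed, compact support.** *This step reduces Theorem 1 to $C_c^\infty$ data.* Let $u,\tilde u$ be smooth solutions and $w=u-\tilde u$. As $\nabla f$ is bounded, $|\Box w|\le C|w|$. For a backward cone with vertex $(t_0,x_0)$ set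
$$e(t)=\tfrac12\int_{|x-x_0|\le t_0-t}\bigl(|w_t|^2+|\nabla w|^2+|w|^2\bigr)\,dx .$$
Differentiating and integrating by parts,
$$e'(t)=\int w_t\cdot(w-\Box w)\,dx+\int_{|x-x_0|=t_0-t}\Bigl(w_t\cdot\partial_\nu w-\tfrac12\bigl(|w_t|^2+|\nabla w|^2+|w|^2\bigr)\Bigr)d\sigma\le Ce(t),$$
because the boundary integrand is $\le0$. So if the data agree on the base of the cone, then $u=\tilde u$ in the cone. This is uniqueness and finite speed of propagation.

Suppose Theorem 1 holds for $C_c^\infty$ data. Take $\chi\in C_c^\infty$ with $\chi=1$ on $B(0,1)$ and let $u_R$ be the solution with data $\chi(x/R)(u_0,u_1)$. If $R<R'$, then $u_R=u_{R'}$ on $\{|x|<R-t\}$. So the $u_R$ patch to a global smooth solution with data $(u_0,u_1)$, and by uniqueness it extends any smooth solution with these data.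

**Step 2: continuation criterion.** *This step shows that only $\sup|u|$ has to be controlled.* Let the data be $C_c^\infty$, supported in $B(0,R_0)$. Recall that for integers $s\ge6$ (so $s>10/2$) $H^s(\mathbf R^{10})$ is an algebra embedded in $L^\infty$, that $f$ is locally Lipschitz on $H^s$, and Moser's estimate $\|f(u)\|_{H^s}\le C(s,\|u\|_\infty)\|u\|_{H^s}$, which uses $f(0)=0$. Also $S(\tau)\colon H^{s-1}\to H^s$ has norm $\le C(1+\tau)$. A contraction argument in (1.1) gives local well-posedness in $H^s\times H^{s-1}$ with existence time bounded below in terms of the norm of the data. The energy inequality and Moser's estimate give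
$$\|u(t)\|_{H^s}+\|u_t(t)\|_{H^{s-1}}\le C(1+t)\Bigl(\|u_0\|_{H^s}+\|u_1\|_{H^{s-1}}+\int_0^tC(s,\|u\|_\infty)\|u(t')\|_{H^s}dt'\Bigr),$$
so by Gronwall all these norms stay bounded on a finite time interval on which $u$ is bounded. Let $T$ be the maximal time for $s=6$. On $[0,T'']$ with $T''<T$ the solution is bounded, since $H^6\subset L^\infty$; hence the maximal time is $T$ for all $s\ge6$. Then $u$ and $u_t$ are continuous in time with values in every $H^s$. Differentiating $u_{tt}=\Delta u-f(u)$ in $t$ repeatedly shows that $u$ is smooth on $[0,T)\times\mathbf R^{10}$. Comparing with the zero solution, $u$ is supported in $|x|\le R_0+t$. Finally, if $T<\infty$ and $u$ were bounded on $[0,T)$, then its $H^6\times H^5$ norm would be bounded and the solution could be continued past $T$.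

**Assume from now on that $T<\infty$.** To reach a contradiction it suffices to prove
$$\sup_{[0,T)\times\mathbf R^{10}}|u|<\infty.\tag{3.1}$$

**Step 3: energy.** *This step gives the only a priori bound we start from.* Let $E=\frac12\int(|u_t|^2+|\nabla u|^2+|u|^2)$. By $|f(u)|\le C|u|$ we have $E'=\int u_t\cdot(u-f(u))\le CE$. So $\|u(t)\|_{H^1}\le C$ on $[0,T)$ and, since the support is bounded, $\|u(t)\|_{L^1}\le C$.

*Small dimensions by hand.* In dimension $d$ the same energy bound gives $N\|P_Nf(u)\|_2\le C\|\nabla f(u)\|_2\le C\|\nabla u\|_2\le C$ for $N\ge2$. As $S(\tau)$ gains a factor $N^{-1}$ at frequency $N$, (1.1) gives $\|u_N\|_2\le CN^{-2}$. By Bernstein's inequality $\|u_N\|_\infty\le CN^{d/2}\|u_N\|_2\le CN^{d/2-2}$, which is summable for $d\le3$, so $u$ is bounded. For $d=10$ this gives only $\|u_N\|_\infty\le CN^3$.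

## 4. The wave kernel at one frequency

**Lemma 1.** For $N\ge2$, $\tau\ge0$ and any $L$, the kernel $k$ of $S(\tau)\tilde P_N$ on $\mathbf R^{10}$ satisfies
$$|k(x)|\le C_L\,N^9(1+N\tau)^{-9/2}\bigl(1+N\bigl||x|-\tau\bigr|\bigr)^{-L}.\tag{4.1}$$

So a frequency-$N$ impulse sits, at age $\tau$, in a shell of radius $\tau$ and thickness $1/N$, and is damped by $(N\tau)^{-9/2}$.

**Proof.** Substituting $\xi=N\eta$ in the Fourier integral gives $k(x)=N^9k_1(N\tau,Nx)$ with $k_1$ the kernel for the symbol $\tilde\varphi(\xi)$, so take $N=1$. In polar coordinates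
$$k(x)=\int_0^\infty\sin(\tau\varrho)\,\psi(\varrho)\,\hat\sigma(\varrho x)\,d\varrho,$$
with $\psi\in C_c^\infty(0,\infty)$ and $\hat\sigma$ the (normalized) Fourier transform of the surface measure of $S^9$.

If $|x|\le1$, then $\psi(\varrho)\hat\sigma(\varrho x)$ has bounded $\varrho$-derivatives of all orders. Integrating by parts against $e^{\pm i\tau\varrho}$ gives $|k|\lesssim(1+\tau)^{-L-9/2}$. Since $1+||x|-\tau|\le2+\tau$, this implies (4.1).

If $|x|\ge1$, use the textbook form $\hat\sigma(y)=\sum_\pm e^{\pm i|y|}b_\pm(|y|)$ with $|b^{(j)}_\pm(s)|\lesssim_js^{-9/2-j}$ for $s\ge c$. On $\operatorname{supp}\psi$ we have $\varrho\sim1$, so $|\partial_\varrho^j[b_\pm(\varrho|x|)]|\lesssim|x|^j(\varrho|x|)^{-9/2-j}\lesssim|x|^{-9/2}$. All phases are $e^{i(\pm\tau\pm|x|)\varrho}$ with $|\pm\tau\pm|x||\ge||x|-\tau|$. Integrating by parts, $|k(x)|\lesssim|x|^{-9/2}(1+||x|-\tau|)^{-L-9/2}$. Finally $1+\tau\le(1+|x|)(1+||x|-\tau|)$, so $|x|^{-9/2}\lesssim(1+\tau)^{-9/2}(1+||x|-\tau|)^{9/2}$, and (4.1)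 follows. $\square$

We fix $L=40$ in all weights below.

## 5. The regularity exponent $h$ and the size of a piece

**Conventions.** $\nabla$ is the spatial gradient. For space-time functions $\|\cdot\|_\infty$ is the supremum over $[0,T)\times\mathbf R^{10}$, while $\|\cdot\|_2$ and $\|\cdot\|_1$ are spatial norms with a supremum over $t\in[0,T)$. The constants $C,c>0$ may depend on $T$, the data, $f$ and $\delta$, but not on $t,x$, dyadic frequencies or $r$. By $C_0$ we denote absolute numerical constants, *independent of $\delta$*. Both may change from line to line. A maximum over the empty set is $0$. "$\delta$ small" means smaller than an absolute constant or than one depending only on the number $h$ below. $M_0=M_0(\delta)$ is a large threshold, depending on the same data as $C$.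

The reason for the strict bookkeeping of $C_0$ is that at the end $\delta\to0$: an exponent error $C_0\delta$ disappears, while $C$ is irrelevant for exponents.

**Definition.** $\displaystyle h=\sup\{\kappa:\ \sup_{M\ge2}M^{1+\kappa}\|F_M\|_2<\infty\}$, where $F_M=P_Mf(u)$.

**Example.** If $\|F_M\|_2$ were equal to $M^{-1-\kappa}\log M$, then $h=\kappa$ although $M^{1+\kappa}\|F_M\|_2$ is unbounded. The supremum need not be attained, so every use of $h$ costs an arbitrarily small power, which we take to be $M^\delta$.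

**Step 4: range of $h$.** *This step shows that a large $h$ already gives boundedness.* Since $M\|F_M\|_2\le C\|\nabla f(u)\|_2\le C\|\nabla u\|_2\le C$, we have $h\ge0$. Next, $\|P_Nu_{\rm lin}\|_{H^k}\le C_{k,K}N^{-K}$ for all $k,K$. So by Duhamel, for $\kappa<h$ and $N\ge2$,
$$\|u_N\|_2\le CN^{-1}\|F_N\|_2+C_KN^{-K}\le CN^{-2-\kappa}.$$
If $h>3$, choose $\kappa\in(3,h)$: by Bernstein $\|u\|_\infty\le C\|u\|_2+C\sum_{N\ge2}N^5N^{-2-\kappa}<\infty$, which is (3.1). **So assume from now on $0\le h\le3$.** This is the assumption to be contradicted.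

**Step 5: basic bounds.** *This step records what energy says about each piece.* Taking $\kappa=h-\delta$, for $N\ge2$ we have $\|F_N\|_2\le CN^{-1-h+\delta}$ and $\|u_N\|_2\le CN^{-2-h+\delta}$. Since $f$ is Lipschitz, and $Q>\frac12M^{1-\delta}$, $h\le3$,
$$\|F_M^{(2)}\|_2\le C\|u_{>Q}\|_2\le CQ^{-2-h+\delta}\le CM^{-2-h+C_0\delta},\tag{5.1}$$
and therefore $\|F_M^{(1)}\|_2\le CM^{-1-h+C_0\delta}$. Type 2 sources are better by a full power of $M$. As $\|\nabla S(\tau)g\|_2\le\|g\|_2$ and $|I_r|\le r$,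
$$\|\nabla u^{(1)}_{N,r}\|_2\le C\,r\,N^{-1-h+C_0\delta},\qquad\|\nabla u^{(2)}_{N,r}\|_2\le C\,r\,N^{-2-h+C_0\delta}.\tag{5.2}$$
Bernstein gives $\|u_\pi\|_\infty\le CN^5\|u_\pi\|_2\le CN^4\|\nabla u_\pi\|_2$, and with $r\le C$
$$\|u^{(1)}_{N,r}\|_\infty\le CN^{3-h+C_0\delta},\qquad\|u^{(2)}_{N,r}\|_\infty\le CN^{2-h+C_0\delta}.\tag{5.3}$$

## 6. Frequency $M$ is fed only where the gradient is nearly $M$

**Example.** Take $f=\sin$ and $w(x)=a\cos(Nx_1)$, $a>0$. With $\theta=Nx_1$ the $n$-th Fourier coefficient of $\sin(a\cos\theta)$, $n\ge1$, is $\frac1{2\pi}\int_0^{2\pi}\sin(a\cos\theta)e^{-in\theta}d\theta$. Shift the contour to $\theta-i$. Since $|\operatorname{Im}\cos(\theta-i)|\le\sinh1<1.18$ and $|\sin z|\le e^{|\operatorname{Im}z|}$, the coefficient is at most $e^{1.18a-n}$. If $a\le n/2$ this is $\le e^{-0.41n}$. In terms of $M=nN$ the condition is $aN\le M/2$: if the gradient of $w$ is at most $M/2$ and $M/N\ge M^\delta$, then frequency $M$ appears in $f(w)$ with a coefficient smaller than any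 power of $M$. We now prove this locally and for general $f$.

Let $v_N^\sharp=N^{10}(1+N|\cdot|)^{-L}*|\nabla u_N|$ (convolution in $x$, at fixed $t$), and define $v_\pi^\sharp$ in the same way from $u_\pi$, with $N=N_\pi$. For fixed $M$ put $V=\sum_{N\le Q}v_N^\sharp$. From $1+N|x-z|\le(1+N|x-y-z|)(1+N|y|)$,
$$v_N^\sharp(x-y)\le(1+N|y|)^L\,v_N^\sharp(x).\tag{6.1}$$
So $v_N^\sharp$ is a version of $|\nabla u_N|$ that is essentially constant at scale $1/N$.

**Lemma 2.** (i) $|F_M^{(1)}|\le CV/M$. (ii) Let $c_0=2^{-L}$. If $V(t,x)\le c_0M^{1-\delta}$, then $|F_M^{(1)}(t,x)|\le C_KM^{-K}$ for every $K$.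

**Proof.** Let $w=u_{\le Q}$. Since $\nabla^ku_N=\nabla^{k-1}\tilde P_N\nabla u_N$ and $\nabla^{k-1}\tilde P_N$ has kernel $O(N^{k-1}N^{10}(1+N|\cdot|)^{-L})$, for $k\ge1$
$$|\nabla^kw|\le C_k\sum_{N\le Q}N^{k-1}v_N^\sharp\le C_kM^{(1-\delta)(k-1)}V.\tag{6.2}$$

(i) Write $F_M^{(1)}=M^{-1}\sum_lP_M^{[l]}\partial_lf(w)$, where $P_M^{[l]}$ has symbol $-i\varphi(\xi/M)M\xi_l/|\xi|^2$ and so a kernel $O(M^{10}(1+M|y|)^{-2L})$. Since $|\nabla f(w)|\le C|\nabla w|\le CV$, and $N\le M$ in (6.1),
$$|F_M^{(1)}(x)|\le CM^{-1}V(x)\int M^{10}(1+M|y|)^{-2L+L}\,dy\le CV(x)/M .$$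

(ii) Write $F_M^{(1)}=M^{-2k}P_M^{[k]}\Delta^kf(w)$, where $P_M^{[k]}$ has a kernel $O_{L'}(M^{10}(1+M|y|)^{-L'})$ for every $L'$. The chain rule expresses $\Delta^kf(w)$ through products of a derivative of $f$ of order $j\in\{1,\dots,2k\}$ at $w$ and $j$ factors $\nabla^{k_i}w$ with $k_i\ge1$, $\sum k_i=2k$. Only derivatives of $f$ of order $\ge1$ occur. By (6.2),
$$M^{-2k}|\Delta^kf(w)|\le C\sum_{j=1}^{2k}M^{-2k}M^{(1-\delta)(2k-j)}V^j=C\sum_{j=1}^{2k}M^{-\delta(2k-j)}(V/M)^j.\tag{6.3}$$
Let $V(x)\le c_0M^{1-\delta}$. If $|z-x|\le M^{-1+\delta/2}$, then $N|z-x|\le1$ for all $N\le Q$, so by (6.1) $V(z)\le2^LV(x)\le M^{1-\delta}$, and the right side of (6.3) at $z$ is $\le CM^{-2k\delta}$. For other $z$ we use the crude bound $V\le C\sum_{N\le Q}\|\nabla u_N\|_\infty\le C\sum_{N\le Q}N^5\|\nabla u\|_2\le CM^6$, so the right side of (6.3) is $\le CM^{20k}$, while the kernel of $P_M^{[k]}$ has mass $O_{L'}(M^{-(L'-10)\delta/2})$ on $|y|>M^{-1+\delta/2}$. Choose $k$ large so that $2k\delta\ge K$, then $L'$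 large. $\square$

**Step 6: fast pieces.** *This step replaces the sum $V$ by a single piece.* By (1.2), $V$ is at most $v_1^\sharp$, plus the contributions of $P_Nu_{\rm lin}$ with $2\le N\le Q$, plus $\sum_\pi v_\pi^\sharp$ over pieces with $N\le Q$. The first is bounded by $C\|\nabla u\|_2$, and each linear contribution is bounded, so these two together are at most $C\log M$. Let $M\ge M_0(\delta)$ and consider a point where $V>c_0M^{1-\delta}$. Then $C\log M\le V/2$, and since there are $O(\log^2M)$ pieces, the piece $\pi$ with $N\le Q$ for which $v_\pi^\sharp$ is maximal there satisfies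
$$v_\pi^\sharp\ge\frac{cV}{\log^2M}\ge M^{-\delta/2}V\ge M^{1-2\delta}.\tag{6.4}$$
Since $v_\pi^\sharp\le C\|\nabla u_\pi\|_\infty\le CN\|u_\pi\|_\infty$, this piece is *fast* in the following sense.

**Definition (fast pieces).** $\Phi_M=\{\pi=(N,r,i):\ N\le M^{1-\delta},\ N\|u_\pi\|_\infty\ge cM^{1-2\delta}\}$, with $c$ the constant that the preceding line provides.

**Example.** If all pieces satisfied $\|u_\pi\|_\infty\le N^a$ with $a\ge0$, a fast piece would have $N^{1+a}\ge cM^{1-2\delta}$. With $a=0$, frequency $M$ is fed only from just below $M$; with $a=1$ it can be fed from about $M^{1/2}$.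

Let $S_0=\{V\le c_0M^{1-\delta}\}$ and choose at each other point a maximal piece, the first one in a fixed ordering. This gives disjoint measurable sets $S_\pi$, $\pi\in\Phi_M$, which together with $S_0$ cover $[0,T)\times\mathbf R^{10}$, and
$$|F_M^{(1)}|1_{S_0}\le CM^{-60},\qquad|F_M^{(1)}|1_{S_\pi}\le CM^{3\delta}\min\Bigl\{\frac{v_\pi^\sharp}M,\Bigl(\frac{v_\pi^\sharp}M\Bigr)^2\Bigr\}.\tag{6.5}$$
Indeed, the first bound is Lemma 2(ii) with $K=60$. On $S_\pi$, Lemma 2(i) and (6.4) give $|F_M^{(1)}|\le CV/M\le CM^{\delta/2}v_\pi^\sharp/M$. Since $v_\pi^\sharp/M\ge M^{-2\delta}$ there, $v_\pi^\sharp/M\le M^{2\delta}(v_\pi^\sharp/M)^2$, which gives the quadratic bound. The quadratic bound is weaker in size where $v^\sharp_\pi>M$, but it lets us use the energy of $u_\pi$ later.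

**Lemma 3.** For $M\ge M_0(\delta)$,
$$M\|F_M^{(1)}\|_2\le CM^{C_0\delta}\max_{\pi\in\Phi_M}\|\nabla u_\pi\|_2+CM^{-20}.\tag{6.6}$$

**Proof.** On the sets $S_\pi$ use the linear bound in (6.5), $\|v_\pi^\sharp\|_2\le C\|\nabla u_\pi\|_2$ and $\#\Phi_M=O(\log^2M)\le CM^\delta$. On $S_0$, $\|F_M^{(1)}1_{S_0}\|_2^2\le CM^{-60}\|F_M^{(1)}\|_1\le CM^{-60}\|u\|_1$, because $|f(w)|\le C|w|$ and $P_M$ and $u\mapsto u_{\le Q}$ are bounded on $L^1$ uniformly in $M,Q$. The square root, times $M$, is $\le CM^{-29}$. $\square$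

## 7. Energy and Bernstein alone stop at $h(3-h)\ge1$

The sensible first attempt is to close the argument with (6.6), (5.2) and (5.3) only, throwing away the age by $r\le C$. We carry it out in full, because its outcome is needed later.

**Step 7: fast pieces of type 2.** *This step also serves in Section 10.* Let $\pi=(N,r,2)\in\Phi_M$. By (5.3), $cM^{1-2\delta}\le N\|u_\pi\|_\infty\le CN^{3-h+C_0\delta}$. If $h>\frac52$ this is impossible for $M\ge M_0$ and $\delta$ small, since $N\le M$ and $3-h+C_0\delta<\frac12+C_0\delta<1-2\delta$. If $h\le\frac52$, then $3-h\ge\frac12$ and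
$$N\ge cM^{\frac1{3-h}-C_0\delta}.\tag{7.1}$$
Then (5.2) gives $\|\nabla u_\pi\|_2\le CN^{-2-h+C_0\delta}\le CM^{-\frac{2+h}{3-h}+C_0\delta}$.

**Step 8: fast pieces of type 1, crudely.** *This step completes the first attempt.* Let $\pi=(N,r,1)\in\Phi_M$. By (5.3), $cM^{1-2\delta}\le CN^{4-h+C_0\delta}$ with $4-h\ge1$, so $N\ge cM^{\frac1{4-h}-C_0\delta}$ and $\|\nabla u_\pi\|_2\le CN^{-1-h+C_0\delta}\le CM^{-\frac{1+h}{4-h}+C_0\delta}$.

By (5.1), $M\|F_M^{(2)}\|_2\le CM^{-1-h+C_0\delta}$. Inserting everything in (6.6), and noting that the finitely many $M<M_0$ do not affect the supremum in the definition of $h$,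
$$h\ge\min\Bigl\{\tfrac{1+h}{4-h},\ \tfrac{2+h}{3-h}\,[\text{if }h\le\tfrac52],\ 1+h,\ 20\Bigr\}-C_0\delta .$$
Here only $\delta$ varies, so let $\delta\to0$. For $h\le\frac52$
$$\frac{2+h}{3-h}-h=\frac{(h-1)^2+1}{3-h}\ge\frac13,\tag{7.2}$$
and $1+h>h$, $20>h$. So the first entry must be $\le h$: $h(4-h)\ge1+h$, that is,
$$h(3-h)\ge1,\qquad\text{in particular}\quad h\ge\frac{3-\sqrt5}2>0.38 .\tag{7.3}$$

This is progress from $h\ge0$, but here the attempt stops: (7.3) allows the whole interval $\frac{3-\sqrt5}2\le h\le\frac{3+\sqrt5}2$, for instance $h=\frac32$, and gives no contradiction. Two losses are visible. First, $r$ was replaced by $C$ in (5.2), although a young piece has had little time to grow. Second, the supremum of a piece came from Bernstein, which ignores the decay $(N\tau)^{-9/2}$ in (4.1): an old piece can be large only if its source fills much of a large shell, and energy limits how much of the shell can be filled. So we estimate suprema through the kernel and keep track of $r$.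

## 8. Suprema of pieces through the kernel

**Lemma 4.** For $M\ge M_0(\delta)$ and all $r$, writing $a_\pi=\|u_\pi\|_\infty$ and $N=N_\pi$,
$$\|u^{(1)}_{M,r}\|_\infty\le CM^{3/2+C_0\delta}\,r^{-7/2}\max_{\pi\in\Phi_M}N\|\nabla u_\pi\|_2^2+CM^{-20},\tag{8.1}$$
$$\|u^{(1)}_{M,r}\|_\infty\le CM^{17/9+C_0\delta}\max_{\pi\in\Phi_M}N\,a_\pi^{7/18}\,\|\nabla u_\pi\|_2^{11/9}+CM^{-20}.\tag{8.2}$$

Here $r$ is the age of the piece being estimated, not of $\pi$.

**Proof.** Since $u^{(1)}_{M,r}(t)=-\int_{I_r\cap[0,t]}S(\tau)\tilde P_MF_M^{(1)}(t-\tau)\,d\tau$, we use (4.1). If $r>1/M$, then $\tau\ge r/2$ on $I_r$ and $(1+M\tau)^{-9/2}\le C(Mr)^{-9/2}$; if $r=1/M$, then $(1+M\tau)^{-9/2}\le1=(Mr)^{-9/2}$. So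
$$|u^{(1)}_{M,r}(t,x)|\le CM^{9/2}r^{-9/2}\int_{I_r\cap[0,t]}\int(1+M||y|-\tau|)^{-L}\,|F_M^{(1)}(t-\tau,x-y)|\,dy\,d\tau.\tag{8.3}$$
Insert (6.5). For $\tau\le r$,
$$\int(1+M||y|-\tau|)^{-L}dy\le CM^{-1}(\tau+1/M)^9\le CM^{-1}r^9 .$$
Hence the $S_0$ part is at most $CM^{9/2}r^{-9/2}\cdot r\cdot M^{-1}r^9\cdot M^{-60}=O(M^{-20})$.

*Linear bound.* With $\|v_\pi^\sharp\|_\infty\le CNa_\pi$, the part from $\pi$ is at most
$$CM^{3\delta}\,M^{9/2}r^{-9/2}\cdot r\cdot M^{-1}r^9\cdot\frac{\|v_\pi^\sharp\|_\infty}M\le CM^{3\delta}M^{5/2}r^{11/2}Na_\pi.\tag{8.4}$$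
This treats the shell as completely filled, so it grows with $r$.

*Quadratic bound.* By Cauchy–Schwarz, $(v_\pi^\sharp)^2\le C\,N^{10}(1+N|\cdot|)^{-L}*|\nabla u_\pi|^2$. We claim
$$\sup_z\int(1+M||y|-\tau|)^{-L}N^{10}(1+N|y-z|)^{-L}\,dy\le C\frac NM.\tag{8.5}$$
The surface measure of $\{|y|=s\}\cap B(z,\varepsilon)$ is $\le C\varepsilon^9$: for $\varepsilon\ge s$ the whole sphere has measure $Cs^9$, and for $\varepsilon<s$ the set lies in a cap of size $2\varepsilon$. Decomposing dyadically in $|y-z|$, the integral of $N^{10}(1+N|y-z|)^{-L}$ over $|y|=s$ is at most $CN^{10}\sum_{k\ge0}2^{-kL}(2^k/N)^9\le CN$. Integrating in $s$ against $(1+M|s-\tau|)^{-L}$ gives (8.5). So, with the quadratic bound of (6.5) in (8.3), the part from $\pi$ is also at most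
$$CM^{3\delta}M^{9/2}r^{-9/2}\cdot r\cdot M^{-2}\cdot\frac NM\|\nabla u_\pi\|_2^2=CM^{3\delta}M^{3/2}r^{-7/2}N\|\nabla u_\pi\|_2^2.\tag{8.6}$$
This uses the finite energy of $\pi$, so it decays in $r$.

Sum over the $O(\log^2M)$ pieces of $\Phi_M$. From (8.6) we get (8.1). For (8.2) take the geometric mean (8.4)$^{7/18}\cdot$(8.6)$^{11/18}$, chosen to eliminate $r$: the power of $r$ is $\frac{11}2\cdot\frac7{18}-\frac72\cdot\frac{11}{18}=\frac{77}{36}-\frac{77}{36}=0$, that of $M$ is $\frac{35}{36}+\frac{33}{36}=\frac{17}9$, that of $N$ is $1$, and $\|\nabla u_\pi\|_2$ has power $\frac{11}9$. $\square$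

## 9. The amplitude exponents $A$, $D$ and the critical age $N^{-\rho}$

**Definition.** For the fixed $\delta$,
$$A=\inf\Bigl\{\kappa\ge0:\ \sup_{M,r}M^{-\kappa}\|u^{(1)}_{M,r}\|_\infty<\infty\Bigr\},\qquad D=\sup\Bigl\{\kappa\le10:\ \sup_{M,r}M^{\kappa-3/2}r^{7/2}\|u^{(1)}_{M,r}\|_\infty<\infty\Bigr\},$$
where $M\ge2$ and $r$ is admissible for $M$, and $\rho=\frac{2A+2D-3}7$.

By (5.3) and $r\le C$ both sets are nonempty, $-C_0\le D\le10$, and
$$0\le A\le3-h+C_0\delta.\tag{9.1}$$
By definition,
$$\|u^{(1)}_{N,r}\|_\infty\le C\min\bigl(N^{A+\delta},\ N^{3/2-D+\delta}\,r^{-7/2}\bigr).\tag{9.2}$$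

**Example.** Suppose that $\|u^{(1)}_{M,r}\|_\infty=M^\alpha r^{-\beta}$ with $\alpha\ge0$, $0\le\beta\le\frac72$, for $1/M\le r\le 1$. The supremum in $r$ of $M^\alpha r^{-\beta}$ is at $r=1/M$, so $A=\alpha+\beta$. The supremum of $M^{\kappa-3/2+\alpha}r^{7/2-\beta}$ is at $r=1$, so $D=\frac32-\alpha$. Then $\rho=\frac{2\beta}7$.

Thus $A$ measures the largest amplitude, $D$ the amplitude weighted for age. The two bounds in (9.2) cross, up to $\delta$, when $r^{7/2}=N^{3/2-D-A}$, i.e. at $r=N^{-\rho}$. So a type 1 piece of the top amplitude $N^A$ has age at most about $N^{-\rho}$, and by (5.2) gradient norm at most about $N^{-1-h-\rho}$. If it is just fast, then $N^{1+A}\approx M$. The next section proves that this extremal piece is the worst one; as a guide for remembering all exponents, substitute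
$$N=M^{1/(1+A)},\qquad a_\pi=N^A,\qquad r=N^{-\rho},\qquad\|\nabla u_\pi\|_2=N^{-1-h-\rho}\tag{9.3}$$
into (6.6), (8.1), (8.2).

**Step 9: a first bound on $D$.** *This step is needed for the signs of exponents below.* By (5.2), $r\le C$ and $h\ge0$, every piece has $N\|\nabla u_\pi\|_2^2\le CN^{-1+C_0\delta}\le C$ for small $\delta$. So (8.1), together with (5.3) for the finitely many $M<M_0$, gives
$$D\ge-C_0\delta.\tag{9.4}$$

**Step 10: what fastness says about a type 1 piece.** *This step turns (9.2) into bounds for $N$ and $r$.* Let $\pi=(N,r,1)\in\Phi_M$. Then $cM^{1-2\delta}\le Na_\pi\le CN^{1+A+\delta}$, and the second bound in (9.2) bounds $r$. So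
$$N\ge cM^{\frac1{1+A}-C_0\delta},\qquad r^{7/2}\le CN^{3/2-D+\delta}a_\pi^{-1}\le CN^{5/2-D+\delta}M^{-1+2\delta}.\tag{9.5}$$

## 10. Three inequalities between $h$, $A$ and $D$

All exponents are bounded by absolute constants, and $N\le M$, so errors $N^{C_0\delta}$ are absorbed in $M^{C_0\delta}$. Whenever we replace $N$ by its lower bound, the exponent of $N$ must be negative, and we check this. The finitely many $M<M_0(\delta)$ are harmless throughout.

**Step 11: inequality (E1).** *We bound the right side of (6.6).*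

Type 1. By (5.2), $\|\nabla u_\pi\|_2\le CrN^{-1-h+C_0\delta}$. With $r\le C$ and (9.5) this is $\le CM^{-\frac{1+h}{1+A}+C_0\delta}$. With the last bound for $r$ in (9.5) instead, it is
$$\le CM^{-\frac27+C_0\delta}N^{\frac{5-2D}7-1-h}=CM^{-\frac27+C_0\delta}N^{-\frac{2+2D}7-h}\le CM^{-\frac27-\frac1{1+A}\left(\frac{2+2D}7+h\right)+C_0\delta}=CM^{-\frac{1+h+\rho}{1+A}+C_0\delta}.$$
The exponent of $N$ is negative by (9.4), and in the last equality $\frac{2(1+A)}7+\frac{2+2D}7=1+\rho$. Both bounds hold, so we may use the better one.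

Type 2 occurs only if $h\le\frac52$, and by Step 7 contributes $CM^{-\frac{2+h}{3-h}+C_0\delta}$. Also $M\|F_M^{(2)}\|_2\le CM^{-1-h+C_0\delta}$. By definition of $h$,
$$h\ge\min\Bigl\{\tfrac{1+h+\max(\rho,0)}{1+A},\ \tfrac{2+h}{3-h}\,[\text{if }h\le\tfrac52],\ 1+h,\ 20\Bigr\}-C_0\delta .$$
By (7.2) the second entry exceeds $h$ by at least $\frac13$, and the last two exceed $h$ by at least $1$. So for small $\delta$ the first entry realizes the inequality; multiplying by $1+A$,
$$hA\ge1-C_0\delta,\qquad hA\ge1+\rho-C_0\delta.\tag{E1}$$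

**Step 12: inequality (E2).** *We bound the right side of (8.1).*

Type 1. By (5.2), $N\|\nabla u_\pi\|_2^2\le Cr^2N^{-1-2h+C_0\delta}$, and by (9.5) raised to the power $\frac47$ this is
$$\le CM^{-\frac47+C_0\delta}N^{\frac{10-4D}7-1-2h}=CM^{-\frac47+C_0\delta}N^{\frac{3-4D-14h}7}.$$
The exponent of $N$ is negative for small $\delta$, since $14h>5.3$ by (7.3) and $D\ge-C_0\delta$. So the quantity is at most
$$CM^{-\frac1{1+A}\left(2h+\frac{4A+4D+1}7\right)+C_0\delta}=CM^{-\frac{1+2h+2\rho}{1+A}+C_0\delta},$$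
as $1+2\rho=\frac{4A+4D+1}7$.

Type 2 ($h\le\frac52$). By (5.2) and (7.1), $N\|\nabla u_\pi\|_2^2\le CN^{-3-2h+C_0\delta}\le CM^{-\frac{3+2h}{3-h}+C_0\delta}$.

Multiplying (8.1) by $M^{-3/2}r^{7/2}$ and using the definition of $D$ (with its cap $10$),
$$D\ge\min\Bigl\{\tfrac{1+2h+2\rho}{1+A},\ \tfrac{3+2h}{3-h}\,[\text{if }h\le\tfrac52],\ 10\Bigr\}-C_0\delta.\tag{E2}$$

**Step 13: inequality (E3).** *We bound the right side of (8.2).*

Type 1. By (5.2), $N\|\nabla u_\pi\|_2^{11/9}\le CN^{1-\frac{11}9(1+h)+C_0\delta}r^{11/9}=CN^{-\frac{2+11h}9+C_0\delta}r^{11/9}$. Raise the first bound for $r^{7/2}$ in (9.5) to the power $\frac{22}{63}$; here $\frac72\cdot\frac{22}{63}=\frac{11}9$ and $\frac7{18}-\frac{22}{63}=\frac5{126}$. Then use $a_\pi\le CN^{A+\delta}$: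
$$Na_\pi^{7/18}\|\nabla u_\pi\|_2^{11/9}\le CN^{-\frac{2+11h}9+C_0\delta}a_\pi^{7/18}r^{11/9}\le CN^{-\frac{2+11h}9+\frac{22}{63}\left(\frac32-D\right)+C_0\delta}a_\pi^{5/126}\le CN^{-Y/9+C_0\delta},$$
$$Y=2+11h+\tfrac{22}7\bigl(D-\tfrac32\bigr)-\tfrac5{14}A=2+11(h+\rho)-\tfrac72A .$$
The last equality holds because $11\rho=\frac{22}7(D-\frac32)+\frac{22}7A$ and $\frac{22}7+\frac5{14}=\frac72$. By (9.4), (9.1) and (7.3),
$$Y\ge2-\tfrac{33}7-\tfrac{15}{14}+\bigl(11+\tfrac5{14}\bigr)h-C_0\delta\ge-3.79+11.35\cdot0.38-C_0\delta>0$$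
for small $\delta$. So by (9.5) the quantity is $\le CM^{-\frac Y{9(1+A)}+C_0\delta}$.

Type 2 ($h\le\frac52$). By (5.3), (5.2) and (7.1) it is at most
$$CN^{1+\frac7{18}(2-h)-\frac{11}9(2+h)+C_0\delta}=CN^{-\frac{6+29h/2}9+C_0\delta}\le CM^{-\frac{6+29h/2}{9(3-h)}+C_0\delta}.$$
Since $\frac{17}9-\frac{6+29h/2}{9(3-h)}=\frac{45-63h/2}{9(3-h)}=\frac{5-7h/2}{3-h}$, the definition of $A$ gives
$$A\le\max\Bigl\{0,\ \tfrac{17}9-\tfrac{2+11(h+\rho)-\frac72A}{9(1+A)},\ \tfrac{5-7h/2}{3-h}\,[\text{if }h\le\tfrac52]\Bigr\}+C_0\delta.\tag{E3}$$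

**Step 14: the limit $\delta\to0$.** *This step removes the errors and the spurious entries.* The number $h$ does not depend on $\delta$, while $A=A_\delta\ge0$ and $D=D_\delta$ lie in bounded sets, and the $C_0$ are absolute. Along a sequence $\delta\to0$ we have $A_\delta\to A$, $D_\delta\to D$, and $\rho$ converges accordingly. All entries are continuous in $(A,D)$ on $A\ge0$, so (E1)–(E3) hold in the limit without error terms. They simplify as follows. First,
$$hA\ge1,\qquad hA\ge1+\rho,\tag{10.1}$$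
so $A>0$ and $h>0$. Second,
$$D(1+A)\ge1+2h+2\rho.\tag{10.2}$$
Indeed, by (10.1) $\frac{1+2h+2\rho}{1+A}\le\frac{2h(1+A)-1}{1+A}<2h\le6<10$, while for $h\le\frac52$ we have $\frac{3+2h}{3-h}\ge2h$, because $2h^2-4h+3>0$ (discriminant $16-24<0$). So the first entry of (E2) is the minimum. Third,
$$9A(1+A)\le17(1+A)-2-11(h+\rho)+\tfrac72A.\tag{10.3}$$
Indeed, the entry $0$ in (E3) is excluded by $A>0$. If the third entry were the one used, then $h\le\frac52$ and $A\le\frac{5-7h/2}{3-h}$, and $hA\ge1$ would give $h(5-\frac72h)\ge3-h$, that is $\frac72h^2-6h+3\le0$, impossible since the discriminant is $36-42<0$. So the second entry bounds $A$, and multiplying by $9(1+A)$ gives (10.3).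

## 11. Incompatibility of the three inequalities

Before the algebra, two test triples. With $h=A=\frac32$, $D=\frac72$ we have $\rho=1$. Then (10.1) reads $\frac94\ge1$, $\frac94\ge2$ and (10.2) reads $\frac{35}4\ge6$, both true, and also $A\le3-h$; but (10.3) would read $33.75\le18.25$. With $h=A=1$, $D=0$ we have $\rho=-\frac17$. Then (10.1) holds, $A\le3-h$, and (10.3) reads $18\le35.5-\frac{66}7$, true; but (10.2) would read $0\ge3-\frac27$. So neither (10.2) nor (10.3) can be omitted from the argument below.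

**Step 15: two inequalities in $\lambda=1+A$.** *This step eliminates $D$.* We have $\lambda>1$ and $D=\frac72\rho-A+\frac32=\frac72\rho-\lambda+\frac52$. So (10.2) and (10.3) become
$$\rho\bigl(\tfrac72\lambda-2\bigr)\ge\lambda^2-\tfrac52\lambda+1+2h,\tag{11.1}$$
$$11(h+\rho)\le-9\lambda^2+\tfrac{59}2\lambda-\tfrac{11}2.\tag{11.2}$$
For (11.2): $17\lambda-2+\frac72(\lambda-1)-9\lambda(\lambda-1)$ has $\lambda$-coefficient $17+\frac72+9=\frac{59}2$ and constant term $-2-\frac72$.

**Step 16: the case $1<\lambda\le\frac{11}7$.** *Here $h$ is large by (10.1).* We have $A\le\frac47$, so $h\ge\frac1A\ge\frac74$. As $\lambda^2-\frac52\lambda+1=(\lambda-\frac54)^2-\frac9{16}$, the right side of (11.1) is $\ge-\frac9{16}+\frac72>0$, and $\frac72\lambda-2>0$, so $\rho>0$. By (11.2),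
$$\tfrac{77}4\le11h<-9\lambda^2+\tfrac{59}2\lambda-\tfrac{11}2\le\tfrac{59^2}{144}-\tfrac{11}2<18.7,$$
a contradiction, since $\frac{77}4=19.25$.

**Step 17: the case $\lambda>\frac{11}7$.** *Here we eliminate $h$, then $\rho$.* By (10.1), $h\ge\frac{1+\rho}{\lambda-1}$. Insert this in (11.1) and multiply by $\lambda-1$. The coefficient of $\rho$ is $(\frac72\lambda-2)(\lambda-1)-2=\frac{\lambda(7\lambda-11)}2$, so
$$\rho\,\frac{\lambda(7\lambda-11)}2\ge\lambda^3-\tfrac72\lambda^2+\tfrac72\lambda+1,\qquad\text{i.e.}\qquad\lambda\rho\ge\frac{2\lambda^3-7\lambda^2+7\lambda+2}{7\lambda-11}.\tag{11.3}$$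
Insert the same bound for $h$ in (11.2). Since $\frac{1+\rho}{\lambda-1}+\rho=\frac{1+\lambda\rho}{\lambda-1}$, multiplying by $\lambda-1$ gives
$$11(1+\lambda\rho)\le-9\lambda^3+\tfrac{77}2\lambda^2-35\lambda+\tfrac{11}2.\tag{11.4}$$
Use (11.3) in (11.4) and multiply by $7\lambda-11>0$:
$$22\lambda^3-77\lambda^2+154\lambda-99\le-63\lambda^4+\tfrac{737}2\lambda^3-\tfrac{1337}2\lambda^2+\tfrac{847}2\lambda-\tfrac{121}2.$$
Collecting terms, $0\ge63\lambda^4-\frac{693}2\lambda^3+\frac{1183}2\lambda^2-\frac{539}2\lambda-\frac{77}2$. Dividing by $\frac72$,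
$$0\ge18\lambda^4-99\lambda^3+169\lambda^2-77\lambda-11=(\lambda-1)\,g(\lambda),\qquad g(\lambda)=18\lambda^3-81\lambda^2+88\lambda+11.$$
Put $y=\lambda-\frac32$, so $y>\frac{11}7-\frac32>0$. The $y^2$ term cancels and $g=18y^3-\frac{67}2y+\frac{43}2$. For $y,c\ge0$ we have $y^3\ge3c^2y-2c^3$ (the tangent line at $c$ of a function convex on $[0,\infty)$). With $c=\frac45$,
$$g\ge(34.56-33.5)\,y+(21.5-18.432)>0 .$$
As $\lambda>1$, this is a contradiction.

Both cases are impossible, so the assumption $h\le3$ was false. Hence $h>3$, and by Step 4 (3.1) holds, which contradicts $T<\infty$. So solutions with $C_c^\infty$ data are global and smooth, and by Step 1 Theorem 1 is proved: for $d=10$ every solution is global smooth, and none blows up in finite time. $\blacksquare$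

## 12. Lower dimensions and nonlinearities depending on $t$ and $x$

**Proof of Theorem 2(i).** *We add dummy variables.* Let $d<10$ and view the data as functions on $\mathbf R^{10}$ independent of $x_{d+1},\dots,x_{10}$. Theorem 1 needs no decay of the data, so it gives a global smooth solution on $[0,\infty)\times\mathbf R^{10}$. Its translates in the extra variables solve the same equation with the same data, so by uniqueness it is independent of these variables. It is therefore a global smooth solution on $[0,\infty)\times\mathbf R^d$. By uniqueness (Step 1 works in every dimension) it extends any smooth solution with these data. For $d\ge11$ the quoted result gives blow-up for some system in the class. Hence global smooth existence for the whole class holds if and only if $d\le10$. $\blacksquare$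

**Proof of Theorem 2(ii).** *We make $1$, $t$ and $x$ into components of the unknown,* which is possible because $1,t,x_1,\dots,x_d$ solve the free wave equation. Given $B>0$, let $\zeta\in C^\infty(\mathbf R)$ be odd and bounded, with all derivatives bounded and $\zeta(s)=s$ for $|s|\le B$. For $U=(\theta,s,y,u)\in\mathbf R^{1+1+d+m}$ put
$$\tilde f(U)=f(\zeta(s),\zeta(y_1),\dots,\zeta(y_d),u)-f(0,0,0)+f(0,0,0)\,\frac{\sin\theta}{\sin1}.$$
The map $U\mapsto(0,0,0,\tilde f(U))$ satisfies (H). It vanishes at $U=0$, since $\zeta(0)=0$. The values $(\zeta(s),\zeta(y_1),\dots,\zeta(y_d))$ stay in a compact set, on which all derivatives of $f$ of order $\ge1$ are bounded uniformly in $u$, so the chain rule bounds all derivatives of order $\ge1$. The term $\sin\theta$ is there to restore the constant $f(0,0,0)$, which (H) does not allow as such.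

Apply Theorem 1 and part (i) to this system with data (value, time derivative) $\theta=(1,0)$, $s=(0,1)$, $y=(x,0)$, $u=(u_0,u_1)$. By uniqueness for the free wave equation, $\theta=1$, $s=t$, $y=x$. So the global smooth component $u=u^B$ satisfies $\Box u^B=f(t,x,u^B)$ wherever $|t|,|x_i|\le B$, as there $\tilde f=f(t,x,u)-f(0,0,0)+f(0,0,0)$. Since $f$ is Lipschitz in $u$ uniformly for $(t,x)$ in compact sets, the cone argument of Step 1 gives uniqueness and finite speed of propagation for $\Box u=f(t,x,u)$. For $B<B'$ the functions $u^B$ and $u^{B'}$ both solve this equation on $\{|x|<B-t\}$ with the same data, so they agree there. As $B\to\infty$ they patch to a global smooth solution, which by uniqueness extends any smooth solution with these data. $\blacksquare$
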